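# The power bound $C\log(1+C)$ for Ritt operators is sharp, also in finite dimensions

Throughout, Banach spaces are complex and nonzero, $\mathbb D$ is the open unit disc, $R(z,A)=(z-A)^{-1}$ is the resolvent, and $H_M=\sum_{j=1}^M\frac1j$. Comparing the sum with $\int dt/t$ gives $\log(M+1)\le H_M\le1+\log M$.

## 1. Ritt operators, half-plane bounds, gauges, and the growth function $P(n,N,C)$

**Definition 1 (Ritt operator, Ritt constant).** A bounded operator $T$ on a Banach space $X$ is a Ritt operator if $\sigma(T)\subset\overline{\mathbb D}$ and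
$$C=\sup_{|z|>1}\|(z-1)(zI-T)^{-1}\|<\infty .$$
The number $C$ is the Ritt constant of $T$. Since $(z-1)R(z,T)\to I$ as $z\to\infty$, always $C\ge1$.

The condition allows $R(z,T)$ to blow up only as $z\to1$, and only like $1/|z-1|$. Here are the simplest cases.

*Scalars.* Let $T=\lambda$ with $-1<\lambda<1$, acting on $\mathbb C$. On $|z|=1$ with $t=\operatorname{Re}z$,
$$\frac{|z-1|^2}{|z-\lambda|^2}=\frac{2-2t}{1+\lambda^2-2\lambda t},$$
and the derivative in $t$ has the sign of $-2(1+\lambda^2-2\lambda t)+2\lambda(2-2t)=-2(1-\lambda)^2<0$. So the maximum is at $t=-1$ and equals $4/(1+\lambda)^2$. The function $(z-1)/(z-\lambda)$ is holomorphic in $|z|>1$ including $\infty$ and continuous up to the circle, so by the maximum principle the Ritt constant is $2/(1+\lambda)$. The identity has Ritt constant $1$. The scalar $-1$ is not Ritt: $|z-1|/|z+1|\to\infty$ as $z\to-1$.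

*A Jordan block.* For $T=\begin{pmatrix}1&1\\0&1\end{pmatrix}$ the upper right entry of $(z-1)R(z,T)$ is $1/(z-1)$, which is unbounded. So $T$ is not Ritt, as one hopes, since its powers are unbounded.

*A projection.* Two such examples will be used later, so we record them as a lemma. On $\ell^\infty_2$ the operator norm of a matrix is its largest absolute row sum.

**Lemma 1 (exact constants).**
(i) If $C\ge2$, the operator $E=\begin{pmatrix}1&C-1\\0&0\end{pmatrix}$ on $\ell^\infty_2$ has Ritt constant exactly $C$, and $\|E^n\|=C$ for all $n\ge1$.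
(ii) If $1\le C<2$, the operator $\operatorname{diag}(1,\frac2C-1)$ on $\ell^\infty_2$ has Ritt constant exactly $C$, and all its powers have norm $1$.

*Proof.* (i) We have $\sigma(E)=\{0,1\}$ and $E^2=E$, so $E^n=E$ has norm $1+(C-1)=C$. Also $R(z,E)=\frac{1}{z-1}E+\frac1z(I-E)$. With $u=1/z$,
$$(z-1)R(z,E)=E+(1-u)(I-E)=I-u(I-E)=\begin{pmatrix}1&u(C-1)\\0&1-u\end{pmatrix},$$
of norm $\max(1+|u|(C-1),|1-u|)$. The supremum over $0<|u|<1$ is $\max(C,2)=C$.

(ii) For $C=1$ this is the identity. For $1<C<2$ put $\lambda=\frac2C-1\in(0,1)$. Then $(z-1)R(z,T)=\operatorname{diag}\big(1,\frac{z-1}{z-\lambda}\big)$, and by the scalar example its norm has supremum $\max(1,\frac2{1+\lambda})=C$. The $n$-th power has norm $\max(1,\lambda^n)=1$. $\blacksquare$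

**Definition 2 ($\ell^\infty$-sum).** On $X\oplus Y$ use the norm $\max(\|x\|,\|y\|)$. For $T\oplus S$ the resolvents and powers act summand by summand, so norms of powers and Ritt constants are the maxima over the summands.

For example, $T\oplus I$ has the same Ritt constant as $T$, because that constant is at least $1$. So we can raise the dimension without changing the Ritt constant.

**Definition 3 (half-plane bound).** Let $A$ be an operator on a finite-dimensional normed space. We say that $A$ has half-plane bound $C_0$ if $\sigma(A)\subset\{\operatorname{Re}\le0\}$ and $\|\zeta R(\zeta,A)\|\le C_0$ for all $\operatorname{Re}\zeta>0$.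

For a scalar $\lambda$ with $\operatorname{Re}\lambda<0$ one may take $C_0=|\lambda|/|\operatorname{Re}\lambda|$. Indeed, for $\operatorname{Re} z>0$,
$$\Big|1-\frac\lambda z\Big|=\Big|\frac{\bar\lambda}{|\lambda|}-\frac{|\lambda|}z\Big|\ge\Big|\frac{\operatorname{Re}\lambda}{|\lambda|}-|\lambda|\operatorname{Re}\frac1z\Big|\ge\frac{|\operatorname{Re}\lambda|}{|\lambda|},$$
because $\operatorname{Re}\lambda<0<\operatorname{Re}(1/z)$, and therefore
$$\Big|\frac z{z-\lambda}\Big|\le\frac{|\lambda|}{|\operatorname{Re}\lambda|}\qquad(\operatorname{Re}z>0).\tag{1}$$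

**Definition 4 (absolutely convex hull, gauge).** The absolutely convex hull of a set $S$ in a vector space $V$ consists of the finite sums $\sum a_is_i$ with $s_i\in S$ and $\sum|a_i|\le1$. The gauge of an absolutely convex set $B$ is $p(v)=\inf\{t>0:v\in tB\}$.

If $V$ is finite-dimensional and $B$ spans $V$, then $B$ contains a basis and hence the absolutely convex hull of that basis, which is a neighborhood of $0$; so $p$ is a finite seminorm. For $S=\{e_1,e_2\}\subset\mathbb C^2$ the gauge is the $\ell^1$ norm. For $S=\{e_1\}\cup\{te_2:t>0\}$ the hull contains every $v$ with $|v_1|<1$ and no $v$ with $|v_1|>1$, so $p(v)=|v_1|$. This is a seminorm but not a norm, a danger we must exclude later.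

**Definition 5 (rational function of order at most $s$).** A quotient $r=p/q$ of polynomials, each of degree at most $s$.

If $T$ acts on an $N$-dimensional space, then by Cramer's rule $F(z)=\langle R(z,T)x,x^*\rangle=p/q$ with $q(z)=\det(z-T)$ of degree $N$ and $\deg p\le N-1$. So $F$ and $(z-1)F$ have order at most $N$. For the projection $E$ above, $F(z)=\frac{\alpha}{z-1}+\frac\beta z$.

**Definition 6 (growth function).** For $n\ge1$, $N\ge2$, $C\ge1$ let $P(n,N,C)$ be the supremum of $\|T^n\|$ over all operators $T$ on complex $N$-dimensional normed spaces with $\sigma(T)\subset\overline{\mathbb D}$ and Ritt constant $C$.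

By Lemma 1, padded by identities, this is a supremum over a nonempty set, and $P(n,N,C)\ge C$ for $C\ge2$. In dimension $N=1$, trivially $|T^n|\le1$.

### The question and the theorems

It is known (Bakaev 2003) that every Ritt operator with Ritt constant $C$ satisfies
$$\sup_{n\in\mathbb N}\|T^n\|\le K\,C\log(1+C)\tag{2}$$
with an absolute constant $K$. The projection $E$ shows that a bound smaller than $C$ is impossible. Is the logarithm really needed? Precisely: is there an absolute $c>0$ such that for arbitrarily large $C$ there are $X$ and $T$ with Ritt constant $C$ and $\sup_n\|T^n\|\ge c\,C\log(1+C)$? And what if $X$ must be finite-dimensional, with $c$ independent of the dimension?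

The answer is yes to both, and one can say how the logarithm depends on the power and the dimension.

**Theorem A.** For every $C\ge7$ there is a finite-dimensional space $X$ with $\dim X\le C+3$, and $T$ on $X$ with $\sigma(T)\subset\overline{\mathbb D}$ and Ritt constant exactly $C$, such that $\sup_n\|T^n\|\ge c\,C\log(1+C)$, where $c>0$ is absolute.

**Theorem B.** There are absolute constants $c,K>0$ such that for all $n\ge1$, $N\ge2$, $C\ge1$
$$c\,C\log(1+\min(n,N,C))\le P(n,N,C)\le K\,C\log(1+\min(n,N,C)).$$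

Taking the supremum over $n$ in Theorem B, the order of $\sup_nP(n,N,C)$ is $C\log(1+\min(N,C))$. So for fixed $N\ge2$ the growth is at most of order $C\log(1+N)$, and this is sharp: it is linear in $C$, with slope comparable to $\log(1+N)$ as $C\to\infty$. If $N\ge C^\varepsilon$ with a fixed $0<\varepsilon\le1$, then $1+C^\varepsilon\ge(1+C)^\varepsilon$ gives $\log(1+\min(N,C))\ge\varepsilon\log(1+C)$, so the order is $C\log(1+C)$ with constants depending only on $\varepsilon$.

We start with the upper bounds, because they show where a logarithm can come from, and so what an extremal example has to look like.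

## 2. Upper bounds: a Cauchy integral on the circle of radius $1+\frac1n$

**Step 1: set up the integral.** Let $T$ have Ritt constant $C$, let $\|x\|=\|x^*\|=1$, $F(z)=\langle R(z,T)x,x^*\rangle$, $\rho=1+\frac1n$. By the Cauchy formula for $T^n$,
$$\langle T^nx,x^*\rangle=\frac1{2\pi i}\oint_{|z|=\rho}z^nF(z)\,dz,\qquad|(z-1)F(z)|\le C\quad(|z|>1),\tag{3}$$
and $\|T^n\|$ is the supremum of the left side over $x,x^*$ (Hahn–Banach). Note $\rho\le2$ and $\rho^{n+1}=(1+\frac1n)^{n+1}\le4$, since this sequence decreases in $n$. For $z=\rho e^{i\theta}$, $|\theta|\le\pi$,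
$$|z-1|^2=(\rho-1)^2+4\rho\sin^2\tfrac\theta2,\qquad\text{so}\qquad|z-1|\ge\max\Big(\frac1n,\frac{2|\theta|}\pi\Big),\tag{4}$$
using $\sin\frac{|\theta|}2\ge\frac{|\theta|}\pi$.

**Step 2: take absolute values; this gives $\log n$.** For $\frac1n\le\theta_0\le\pi$, the arc $|\theta|\le\theta_0$ contributes to (3) at most
$$\frac{4C}{2\pi}\cdot2\Big(\int_0^{1/n}n\,d\theta+\int_{1/n}^{\theta_0}\frac{\pi}{2\theta}\,d\theta\Big)=C\Big(\frac4\pi+2\log(n\theta_0)\Big).\tag{5}$$
With $\theta_0=\pi$ this is the whole circle. Since $\frac4\pi+2\log\pi<3.57$ and $3.57/\log2<5.2$,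
$$\|T^n\|\le C\Big(\frac4\pi+2\log(\pi n)\Big)\le8\,C\log(1+n).\tag{6}$$

This is the first thing one tries, and it grows with $n$. It stops at one definite point: on the circle $|z^n|$ is constant, so absolute values see the weight $d\theta/\theta$ at all scales from $\frac1n$ to $1$. But for $|\theta|\gg\frac1n$ the factor $z^n$ oscillates much faster than $1/\theta$ varies. To use that, integrate by parts on the far arc.

**Step 3: integrate by parts away from $z=1$.** Let $\frac1n\le\theta_0<1$ and let $J=\{\rho e^{i\theta}:\theta_0\le\theta\le2\pi-\theta_0\}$, one arc through $-\rho$. Then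
$$\int_Jz^nF\,dz=\Big[\frac{z^{n+1}}{n+1}F\Big]_{\partial J}-\int_J\frac{z^{n+1}}{n+1}F'\,dz.\tag{7}$$
On $J$ we have $|z^{n+1}|/(n+1)\le\frac4n$ and $|z-1|\ge\frac{2\theta_0}\pi$. The two boundary terms are together at most
$$2\cdot\frac4n\cdot C\cdot\frac{\pi}{2\theta_0}=\frac{4\pi C}{n\theta_0},\tag{8}$$
and we shall use
$$\int_J\frac{|dz|}{|z-1|^2}\le\rho\cdot2\int_{\theta_0}^\infty\frac{\pi^2}{4\theta^2}\,d\theta=\frac{\rho\pi^2}{2\theta_0}\le\frac{\pi^2}{\theta_0}.\tag{9}$$
What remains is a bound on $F'$. There are two, and they give the cutoffs $C$ and $N$.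

**Step 4: cutoff at $C$; a proof of (2).** If $n\le C$, (6) gives $\|T^n\|\le8C\log(1+C)$. Let $n>C$ and $\theta_0=\frac Cn\in[\frac1n,1)$. Since $R'=-R^2$, we have $|F'|\le C^2/|z-1|^2$. By (9) the last integral in (7) is at most $\frac4nC^2\cdot\frac{\pi^2n}{C}=4\pi^2C$, and (8) equals $4\pi$. Dividing the contribution of $J$ by $2\pi$ and adding (5),
$$\|T^n\|\le C\Big(\frac4\pi+2\log C\Big)+2+2\pi C\le C(10+2\log C)\le17\,C\log(1+C),$$
using $C\ge1$ and $10/\log2<15$. This holds on every Banach space, so (2) holds with $K=17$.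

**Step 5: Spijker's theorem, for the cutoff at $N$.** In finite dimensions we replace the bound on $R^2$ by a bound on the derivative of a rational function. The tool is Spijker's theorem (M. N. Spijker, *On a conjecture by LeVeque and Trefethen related to the Kreiss matrix theorem*, BIT 31 (1991), 551–555): *if $r$ is rational with numerator and denominator of degree $\le s$ and no poles on a circle $\Gamma$, then*
$$\int_\Gamma|r'|\,|dz|\le2\pi s\max_\Gamma|r|.\tag{10}$$

Here is a proof. Translate so that $\Gamma=\{|z|=\rho\}$, and cancel common factors. For $w\in\mathbb C$, $\int_0^{2\pi}|\operatorname{Re}(e^{-i\varphi}w)|\,d\varphi=4|w|$. Apply this with $w=\frac{d}{dt}r(\rho e^{it})$ and integrate over $t$: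
$$\int_\Gamma|r'|\,|dz|=\frac14\int_0^{2\pi}V(\varphi)\,d\varphi,\qquad V(\varphi)=\int_0^{2\pi}|g_\varphi'(t)|\,dt,\quad g_\varphi(t)=\operatorname{Re}\big(e^{-i\varphi}r(\rho e^{it})\big).$$
Let $r^\#(w)=\overline{r(\bar w)}$. On $\Gamma$ we have $\bar z=\rho^2/z$, so $\overline{r(z)}=r^\#(\rho^2/z)$. Multiplying its numerator and denominator by $z^s$ shows that this is a rational function of $z$ of order at most $s$. So $g_\varphi=\frac12\big(e^{-i\varphi}r(z)+e^{i\varphi}r^\#(\rho^2/z)\big)$ is the restriction to $\Gamma$ of a rational function of order at most $2s$. Hence, unless $g_\varphi$ is constant (then $V(\varphi)=0$), each value $a$ is taken at most $2s$ times on $[0,2\pi)$. Being real-analytic, periodic and nonconstant, $g_\varphi$ splits a period into finitely many intervals of strict monotonicity. On each of them the variation is the length of the image interval, and a given $a$ lies in the interior of at most $2s$ of these images. Since all images lie in $[-\max_\Gamma|r|,\max_\Gamma|r|]$, we get $V(\varphi)\le2s\cdot2\max_\Gamma|r|$,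 and (10) follows.

**Step 6: cutoff at $N$.** Let $T$ act on an $N$-dimensional space, $N\ge2$. If $N\ge n$, (6) gives $\|T^n\|\le8C\log(1+N)$. Let $N<n$ and $\theta_0=\frac Nn$. Put $G(z)=(z-1)F(z)$. It has order at most $N$ (Definition 5), has no poles in $|z|>1$, and satisfies $|G|\le C$ on $|z|=\rho$. In (7) write
$$F'=\frac{G'}{z-1}-\frac{G}{(z-1)^2}.$$

* The boundary terms (8) are at most $\frac{4\pi C}N$.
* By (9) the $G/(z-1)^2$ term is at most $\frac4n\,C\cdot\frac{\pi^2n}N=\frac{4\pi^2C}N$.
* By (10) the $G'$ term is at most $\frac4n\cdot\frac{\pi n}{2N}\cdot2\pi NC=4\pi^2C$.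

Dividing by $2\pi$ and adding (5) with $n\theta_0=N$,
$$\|T^n\|\le C\Big(\frac4\pi+2\log N+\frac2N+2\pi+\frac{2\pi}N\Big)\le C(16+2\log N)\le26\,C\log(1+N),$$
since $\log3>1$.

The minimum of (6), Step 4 and Step 6 gives the upper bound of Theorem B, with $K=26$.

What these estimates suggest for a lower bound: the logarithm is $\int d\theta/\theta$ over $\frac1n\le\theta\le\frac Cn$. An extremal operator should have $|F|$ of size about $C/\theta$ at all these scales, with phases that make all the contributions $z^nF$ add up.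

## 3. From a half-plane to the disc

In the scaling $z=1+\zeta/n$, the region near $1$ outside the disc looks like a half-plane, $z^n$ looks like $e^\zeta$, and the scales become $1\le|\zeta|\le C$. It is easier to work there. The next lemma brings us back.

**Lemma 2.** Let $A$ be an operator on a finite-dimensional space with half-plane bound $C_0$. Let $h>0$ and $T=(I-hA)^{-1}$. Then $\sigma(T)\subset\overline{\mathbb D}$ and $\|(z-1)(z-T)^{-1}\|\le C_0+2$ for $|z|>1$.

*Proof.* For $\mu\in\sigma(A)$ we have $|1-h\mu|\ge1-h\operatorname{Re}\mu\ge1$. So $I-hA$ is invertible and $\sigma(T)=\{(1-h\mu)^{-1}\}\subset\overline{\mathbb D}$. Let $|z|>1$ and $\zeta=(1-\frac1z)/h$, so that $\operatorname{Re}\zeta>0$ and $zh\zeta=z-1$. Then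
$$z-T=(z-1-zhA)(I-hA)^{-1}=zh(\zeta-A)(I-hA)^{-1},$$
and, since $(z-1)/(zh)=\zeta$ and $1-h\zeta=\frac1z$,
$$(z-1)(z-T)^{-1}=(I-hA)\,\zeta R(\zeta,A)=\big[(1-h\zeta)+h(\zeta-A)\big]\zeta R(\zeta,A)=\tfrac1z\,\zeta R(\zeta,A)+\big(1-\tfrac1z\big)I.$$
The norm is at most $C_0+2$. $\blacksquare$

With $h=\frac1n$ we have $T^n=(I-\frac1nA)^{-n}$, which is close to $e^A$ when $n$ is large compared with the squares of the eigenvalues. So the aim is an $A$ with half-plane bound $C_0$ and $\|e^A\|$ of order $C_0\log C_0$.

## 4. A norm generated by one orbit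

Take $A$ diagonal. The spectrum alone says little; everything depends on the norm. The idea is not to guess a norm and estimate it, but to fix one vector $x$ and one functional $x^*$ and take the smallest absolutely convex ball that contains $x$ and is mapped into itself by all the operators $\frac{z}{C_0}R(z,A)$. The half-plane bound then holds by construction. What must be checked is that $x^*$ stays bounded on this ball, and that is a family of scalar inequalities.

**Lemma 3.** Let $A=\operatorname{diag}(\lambda_0,\dots,\lambda_M)$ on $V=\mathbb C^{M+1}$ with distinct $\lambda_j$, $\operatorname{Re}\lambda_j<0$. Let $x=(1,\dots,1)$ and $x^*(v)=\sum_jc_jv_j$ with all $c_j\ne0$. Let $C_0>0$, and assume that for all $k\ge0$ and all $z_1,\dots,z_k$ with $\operatorname{Re}z_i>0$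
$$\Big|\sum_{j=0}^Mc_j\prod_{i=1}^k\frac{z_i}{z_i-\lambda_j}\Big|\le C_0^k.\tag{11}$$
Then there is a norm $p$ on $V$ such that $A$ has half-plane bound $C_0$ on $(V,p)$, $p(x)\le1$, and $|x^*(v)|\le p(v)$ for all $v$. Consequently $\|S\|\ge|x^*(Sx)|$ for every operator $S$ on $(V,p)$.

*Proof.* Let $B$ be the absolutely convex hull of the vectors $\prod_{i=1}^k\frac{z_i}{C_0}R(z_i,A)x$, $k\ge0$, $\operatorname{Re}z_i>0$, and let $p$ be its gauge.

*$p$ is a finite seminorm.* We show that $B$ spans $V$. It contains nonzero multiples of $R(z,A)x=\big((z-\lambda_j)^{-1}\big)_j$ for all $\operatorname{Re}z>0$. If a functional $\sum d_jv_j$ vanishes on all of these, then the rational function $\sum_jd_j/(z-\lambda_j)$ vanishes on a half-plane, hence identically, and its residues $d_j$ are all $0$.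

*The half-plane bound.* The map $\frac z{C_0}R(z,A)$ sends generators of $B$ to generators, so it maps $B$ into $B$, that is, $p(zR(z,A)v)\le C_0\,p(v)$ for $\operatorname{Re}z>0$.

*The functional.* The left side of (11) is $\big|x^*\big(\prod z_iR(z_i,A)x\big)\big|$. So (11) says $|x^*|\le1$ on the generators, hence on $B$, hence $|x^*(v)|\le p(v)$. And $x\in B$ (take $k=0$), so $p(x)\le1$.

*$p$ is a norm.* Let $W=\{p=0\}$. By the half-plane bound, $W$ is invariant under $R(z,A)$ for $\operatorname{Re}z>0$. This map is injective, so it maps the finite-dimensional $W$ onto $W$, and its inverse $z-A$ preserves $W$. Hence $AW\subset W$. Since $A$ is diagonal with distinct eigenvalues, an invariant subspace $W\ne0$ contains some basis vector $e_j$. But $p(e_j)\ge|x^*(e_j)|=|c_j|>0$, a contradiction.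

Finally, $\|S\|\ge\|S\|\,p(x)\ge p(Sx)\ge|x^*(Sx)|$. $\blacksquare$

Nothing is lost in this reduction: if a norm with the three properties exists, then $|x^*(\prod z_iR(z_i,A)x)|\le C_0^k$, which is (11).

So the task is now purely scalar: choose $\lambda_j$ and $c_j$ with (11) and with $x^*(e^Ax)=\sum_jc_je^{\lambda_j}$ large.

## 5. Frequencies in steps of $\pi$ and alternating harmonic weights

We want eigenvalues at all scales from $1$ to about $C_0$ along the imaginary axis, at distance $1$ from it. With $\lambda_j=-1+i\pi j$, the $j$-th term of (11) for $k=1$ has, at $z=i\pi j$, modulus $|c_j|\pi j$. This suggests $|c_j|$ of order $C_0/j$, and then $\sum|c_j|$ is of order $C_0\log M$. Two natural choices fail.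

*Frequencies in steps of $2\pi$.* With $\lambda_j=-1+2\pi ij$ all $e^{\lambda_j}$ equal $e^{-1}$ and the phases seem to be aligned for free. But then $e^A=e^{-1}I$, and $x^*(e^Ax)=e^{-1}\sum c_j$ is at most $e^{-1}$ in modulus by (11) with $k=0$.

*Proving (11) by absolute values.* Suppose $\operatorname{Re}\lambda_j=-1$ and one proves (11) for $k=1$ by bounding $\sum_j|c_j|\big|\frac z{z-\lambda_j}\big|\le C_0$. Let $z\to+\infty$: every fraction tends to $1$, so $\sum|c_j|\le C_0$, and $|\sum c_je^{\lambda_j}|\le e^{-1}C_0$. The logarithm is lost exactly here. The case $k=1$ must use cancellation.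

Steps of $\pi$ resolve both problems at once. Now $e^{\lambda_j}=e^{-1}(-1)^j$, so to make $c_je^{\lambda_j}$ positive we need $c_j$ to have the sign $(-1)^j$, and this same alternation provides cancellation in (11). One more correction: $k=0$ requires $|\sum c_j|\le1$, while the alternating harmonic sum times a multiple of $C_0$ need not be that small. The extra eigenvalue $\lambda_0=-1$ is there to make $\sum c_j=0$.

So let $M\ge1$ be an integer, $C_0\ge5M$, $\kappa=\frac1{27}$, and
$$\lambda_j=-1+i\pi j\ (0\le j\le M),\qquad c_j=\kappa C_0\frac{(-1)^j}j\ (1\le j\le M),\qquad c_0=\kappa C_0s,\quad s=-\sum_{j=1}^M\frac{(-1)^j}j.\tag{12}$$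
Since $s=1-\frac12+\frac13-\cdots$ is an alternating sum of decreasing terms, $s\in[\frac12,1]$.

For $M=1$: $\lambda_0=-1$, $\lambda_1=-1+i\pi$, $c_0=\kappa C_0=-c_1$, and $\sum c_je^{\lambda_j}=\frac{2\kappa C_0}e$. This is growth linear in $C_0$, no better than the projection $E$. The logarithm comes from using $M$ frequencies.

**Proposition 4.** Let $M\ge1$ be an integer and $C_0\ge5M$. There are a norm on $V=\mathbb C^{M+1}$ and an operator $A$ on $V$ with $\sigma(A)\subset\{\operatorname{Re}<0\}$ such that $\|zR(z,A)\|\le C_0$ for $\operatorname{Re}z>0$, and for every integer $n\ge44M^2$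
$$\big\|(I-\tfrac1nA)^{-n}\big\|\ge\tfrac1{104}\,C_0\log(M+1).$$

The proof occupies the next section. We take $A=\operatorname{diag}(\lambda_0,\dots,\lambda_M)$ from (12). All $c_j\neq0$, so by Lemma 3 we only need (11) and then the lower bound.

## 6. Proof of Proposition 4

Write $b_j=\frac1{z-\lambda_j}$ for $\operatorname{Re}z>0$.

**Step 1: two estimates used throughout.** First, $|z-\lambda_j|\ge\operatorname{Re}z+1\ge1$, so $|b_j|\le1$. With $y=\operatorname{Im}z$,
$$\sum_{j=0}^M|b_j|^2\le\sum_{j\in\mathbb Z}\frac1{1+(y-\pi j)^2}\le1+2\sum_{k\ge1}\frac1{\pi^2(k-\frac12)^2}=1+\frac8{\pi^2}\sum_{k\ge1}\frac1{(2k-1)^2}=2.\tag{13}$$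
In the second inequality we used that the sum over $\mathbb Z$ has period $\pi$ in $y$. So we may take $|y|\le\frac\pi2$; then the $j=0$ term is at most $1$, and for $j=\pm k$ we have $|y-\pi j|\ge\pi(k-\frac12)$. The last sum over odd integers is $\pi^2/8$.

Second, $\operatorname{Re}\lambda_j=-1$, so (1) gives $\big|\frac z{z-\lambda_j}\big|\le|\lambda_j|$. For $1\le j\le M$ we have $|\lambda_j|^2=1+\pi^2j^2\le11j^2\le11M^2$, and $|\lambda_0|=1$. Since $\sqrt{11}M\le5M\le C_0$,
$$\Big|\frac z{z-\lambda_j}\Big|\le|\lambda_j|\le C_0\quad(0\le j\le M),\qquad\Big|\frac z{z-\lambda_0}\Big|\le1.\tag{14}$$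

**Step 2: inequality (11) for $k=0$.** By the choice of $c_0$, $\sum_jc_j=0$.

**Step 3: inequality (11) for $k=1$; here the alternating signs are used.** For $j\ge1$, $\frac z{z-\lambda_j}=1+\lambda_jb_j$ and $\frac{\lambda_j}j=i\pi-\frac1j$, so
$$\frac1j\cdot\frac z{z-\lambda_j}=\frac1j+\Big(i\pi-\frac1j\Big)b_j .$$
Multiply by $(-1)^j$, sum, and add the $j=0$ term. As $\sum_{j\ge1}\frac{(-1)^j}j=-s$,
$$\frac1{\kappa C_0}\sum_{j=0}^Mc_j\frac z{z-\lambda_j}=s\frac z{z+1}-s+i\pi\sum_{j=1}^M(-1)^jb_j-\sum_{j=1}^M\frac{(-1)^j}jb_j .$$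

* The first two terms have modulus at most $1$ each, because $0<s\le1$ and by (14).
* The last sum has modulus at most $\big(\sum j^{-2}\big)^{1/2}\big(\sum|b_j|^2\big)^{1/2}\le(\pi^2/6)^{1/2}2^{1/2}<2$, by Cauchy–Schwarz and (13).
* For the third term, let $S_j=\sum_{i=1}^j(-1)^i\in\{-1,0\}$. Abel summation gives $\sum_{j=1}^M(-1)^jb_j=S_Mb_M+\sum_{j<M}S_j(b_j-b_{j+1})$. Since $b_j-b_{j+1}=(\lambda_j-\lambda_{j+1})b_jb_{j+1}=-i\pi\,b_jb_{j+1}$,
$$\Big|\sum_{j=1}^M(-1)^jb_j\Big|\le|b_M|+\pi\sum_{j<M}|b_jb_{j+1}|\le1+2\pi,$$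
by $|b_M|\le1$, Cauchy–Schwarz and (13).

The total is at most $1+1+\pi(1+2\pi)+2=4+\pi+2\pi^2<27=\frac1\kappa$. So the left side of (11) is at most $C_0$ for $k=1$.

**Step 4: inequality (11) for $k\ge2$; here absolute values suffice.** Now the right side is $C_0^k$, and there is room because $C_0\ge5M$. By (14) each factor with $i\ge3$ is at most $C_0$ in modulus. So, by Cauchy–Schwarz with weights $|c_j|$ for the factors $i=1,2$,
$$\Big|\sum_jc_j\prod_{i=1}^k\frac{z_i}{z_i-\lambda_j}\Big|\le C_0^{k-2}\prod_{i=1}^2\Big(\sum_j|c_j|\frac{|z_i|^2}{|z_i-\lambda_j|^2}\Big)^{1/2}.$$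
It suffices to show $\sum_j|c_j|\,|z|^2|b_j|^2\le C_0^2$ for $\operatorname{Re}z>0$. The $j=0$ term is at most $\kappa C_0$ by (14). For $j\ge1$ we have $zb_j=1+\lambda_jb_j$, so $|z|^2|b_j|^2\le2+2|\lambda_j|^2|b_j|^2$, and $\frac{|\lambda_j|^2}j\le11j\le11M$. With $H_M\le1+\log M$ and (13),
$$\sum_{j=0}^M|c_j|\,|z|^2|b_j|^2\le\kappa C_0\big(1+2(1+\log M)+22M\cdot2\big)\le47\kappa C_0M\le10\kappa C_0^2\le C_0^2,$$
where we used $\log M\le M-1$, so that $3+2\log M+44M\le46M+1\le47M$, then $M\le C_0/5$ and $\kappa=\frac1{27}$.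

This proves (11). Lemma 3 now gives a norm for which $A$ has half-plane bound $C_0$ and $\|S\|\ge|x^*(Sx)|$ for all $S$.

**Step 5: the lower bound; here the phases align.** Let $n\ge44M^2$. Then $|\lambda_j|^2\le11M^2\le\frac n4$ for all $j$, hence $\frac{|\lambda_j|}n\le\frac1{2\sqrt n}\le\frac12$. Expanding $-n\log(1-\frac{\lambda_j}n)$,
$$\Big(1-\frac{\lambda_j}n\Big)^{-n}=e^{\lambda_j}e^{\eta_j},\qquad\eta_j=\sum_{k\ge2}\frac{\lambda_j^k}{k\,n^{k-1}}.$$
With $w=|\lambda_j|/n\le\frac12$, $|\eta_j|\le\frac n2\sum_{k\ge2}w^k=\frac{nw^2}{2(1-w)}\le nw^2=\frac{|\lambda_j|^2}n\le\frac14$. So $|e^{\eta_j}-1|\le e^{1/4}-1$ and $\operatorname{Re}e^{\eta_j}\ge2-e^{1/4}>0.71$. Since $e^{\lambda_j}=e^{-1}(-1)^j$,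
$$c_je^{\lambda_j}=\frac{\kappa C_0}{e\,j}>0\quad(j\ge1),\qquad c_0e^{\lambda_0}=\frac{\kappa C_0s}e>0 .$$
Therefore
$$\big\|(I-\tfrac1nA)^{-n}\big\|\ge\operatorname{Re}x^*\big((I-\tfrac1nA)^{-n}x\big)=\sum_{j=0}^Mc_je^{\lambda_j}\operatorname{Re}e^{\eta_j}\ge\frac{0.71}{27e}\,C_0(s+H_M)\ge\frac{C_0\log(M+1)}{104},$$
because $27e<73.4$, so $\frac{0.71}{27e}>\frac{0.71}{73.4}>\frac1{104}$, and $s+H_M\ge\log(M+1)$. $\blacksquare$

## 7. Direct sums with exact Ritt constant: proofs of Theorems A and B

Proposition 4 and Lemma 2 give Ritt constant at most $C_0+2$. To make it exactly $C$ we add the projection $E$ as a summand, and to make the dimension exactly $N$ we add an identity. Put $m=\min(n,N,C)$.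

**Step 1: the main case $N\ge4$, $C\ge7$, $n\ge44$.** Let
$$M=\min\Big(N-3,\Big\lfloor\frac{C-2}5\Big\rfloor,\Big\lfloor\sqrt{n/44}\Big\rfloor\Big)\ge1,\qquad C_0=C-2\ge5M .$$
Also $n\ge44M^2$. Take $A$ from Proposition 4 and $T_1=(I-\frac1nA)^{-1}$, which has dimension $M+1\le N-2$ and, by Lemma 2, Ritt constant at most $C_0+2=C$. Let $T=T_1\oplus E\oplus I$ as an $\ell^\infty$-sum, with $E$ from Lemma 1(i) and $I$ the identity of dimension $N-M-3\ge0$ (absent if this is $0$). The spectrum of $T$ lies in $\overline{\mathbb D}$, its Ritt constant is exactly $C$, and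
$$\|T^n\|\ge\|T_1^n\|\ge\frac{C-2}{104}\log(M+1)\ge\frac{5C}{728}\log(M+1),$$
since $C-2\ge\frac57C$ for $C\ge7$.

It remains to compare $M$ with $m$. Using $\lfloor t\rfloor\ge\frac t2$ for $t\ge1$,
$$N-3\ge\frac N4,\qquad\Big\lfloor\frac{C-2}5\Big\rfloor\ge\frac{C-2}{10}\ge\frac C{14},\qquad\Big\lfloor\sqrt{n/44}\Big\rfloor\ge\frac12\sqrt{n/44}\ge\frac{\sqrt n}{14}.$$
Each right side is at least $\frac{\sqrt m}{14}$, so $M\ge\frac{\sqrt m}{14}$ and
$$1+m\le1+196M^2\le256(1+M)^2\le(1+M)^{10},$$
the last step because $(1+M)^8\ge2^8$. Hence $\log(M+1)\ge\frac1{10}\log(1+m)$ and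
$$\|T^n\|\ge\frac{5C}{7280}\log(1+m)\ge\frac1{1500}\,C\log(1+m).\tag{15}$$

**Step 2: the remaining cases.** If $N\le3$, $C<7$ or $n<44$, then $m<44$ and $\log(1+m)<\log45<4$, so the logarithm is bounded and Lemma 1 suffices. Pad its $2\times2$ operator by an identity to dimension $N$; the Ritt constant remains $C$. If $C\ge2$, then $\|T^n\|=C\ge\frac14C\log(1+m)$. If $C<2$, then $m\le C<2$, so $C\log(1+m)\le2\log3<3$ and $\|T^n\|=1\ge\frac13C\log(1+m)$.

Steps 1 and 2 give the lower bound of Theorem B with $c=\frac1{1500}$. With the upper bound from Section 2, Theorem B is proved. $\blacksquare$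

**Step 3: Theorem A.** Let $C\ge7$, $N=\lceil C\rceil+2\le C+3$, so $N\ge9$, and let $n\ge\max(44,C)$ be an integer. We are in the main case with $m=\min(n,N,C)=C$. So (15) gives $T$ on an $N$-dimensional space with $\sigma(T)\subset\overline{\mathbb D}$, Ritt constant exactly $C$ and
$$\sup_k\|T^k\|\ge\|T^n\|\ge\frac1{1500}\,C\log(1+C).\qquad\blacksquare$$

To have $X$ infinite-dimensional, add the identity of $\ell^2$ as a further $\ell^\infty$-summand; the Ritt constant is still $C$ and norms of powers do not decrease. So the estimate (2) is optimal up to the value of $K$, both for general Banach spaces and for finite-dimensional spaces with a constant independent of the dimension.
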